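# Total orders on $[n]\times[n]$ as distances between two $n$-point sets in $\mathbb{R}^{n-1}$

## 1. Orders on a grid and point sets that realize them

Write $[n]=\{1,\dots,n\}$. We look at total orders on the grid $[n]\times[m]$ and ask whether they come from distances between a set of $n$ points and a set of $m$ points.

**Definition (realizable order).** Let $\prec$ be a total order on $[n]\times[m]$. It is *realizable in $\mathbb{R}^d$* if there are $n+m$ distinct points $x_1,\dots,x_n,y_1,\dots,y_m\in\mathbb{R}^d$ such that all pairwise distances among these $n+m$ points are distinct and, for all $(i,j),(k,l)$,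
$$|x_i-y_j|<|x_k-y_l|\iff (i,j)\prec(k,l).$$

*Example.* On the line, take $x_1=0$, $x_2=-0.1$, $y_1=1$, $y_2=-1.3$. Then
$$|x_1-y_1|=1,\quad |x_2-y_1|=1.1,\quad |x_2-y_2|=1.2,\quad |x_1-y_2|=1.3,$$
and the two remaining distances are $|x_1-x_2|=0.1$ and $|y_1-y_2|=2.3$. All six are distinct, so the order
$$(1,1)\prec(2,1)\prec(2,2)\prec(1,2)\tag{1}$$
is realizable in $\mathbb{R}^1$.

**Definition (transposed and reversed order).** For a total order $\prec$ on $[n]\times[n]$, the *transposed order* $\prec^T$ is given by $(j,i)\prec^T(l,k)\iff(i,j)\prec(k,l)$. The *reversed order* is obtained by reading $\prec$ backwards.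

*Example.* The transpose of (1) is $(1,1),(1,2),(2,2),(2,1)$ in increasing order, and the reversal of (1) is $(1,2),(2,2),(2,1),(1,1)$. Transposing exchanges the roles of $X$ and $Y$: if $x'_j,y'_i$ realize $\prec^T$, then $x_i:=y'_i$, $y_j:=x'_j$ realize $\prec$.

**Definition (matrices of an order).** For a total order $\prec$ on $[n]\times[n]$ let
$$O=O(\prec)=\{M\in\mathbb{R}^{n\times n}:\ M_{ij}<M_{kl}\iff(i,j)\prec(k,l)\}.$$

*Example.* For the order (1), $\begin{pmatrix}0&3\\1&2\end{pmatrix}\in O$, and so is every $M$ with $M_{11}<M_{21}<M_{22}<M_{12}$.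

The set $O$ is nonempty (write $1,\dots,n^2$ into the cells in the order $\prec$). It is given by finitely many strict linear inequalities, so it is open and convex, hence connected. Clearly $O(\prec^T)=\{M^T:M\in O(\prec)\}$, and the reversed order has the matrix set $-O(\prec)$.

We can now pose the question, which was proposed by Almendra-Hernández and Martínez-Sandoval. Let $n\le m$. Is every total order on $[n]\times[m]$ realizable in $\mathbb{R}^{n-1}$? The source of the problem is the paper "Total orders realizable as the distances between two sets of points". We are allowed to use the known result that the answer is negative whenever $n<m$. The case $n=m$ is stated to be open there, and it is our subject.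

**Theorem 1.** Let $n\ge2$. Every total order $\prec$ on $[n]\times[n]$ is realizable in $\mathbb{R}^{n-1}$. Moreover, for every $\eta>0$ the realization can be chosen so that one of the sets $X,Y$ lies in the ball of radius $\eta$ about the origin and the other lies within $\eta$ of the unit sphere. In particular, all $n^2$ distances $|x_i-y_j|$ are then in $[1-2\eta,1+2\eta]$.

**Theorem 2 (sharp dimension).** Let $1\le n\le m$, $m\ge2$. The least $d$ such that every total order on $[n]\times[m]$ is realizable in $\mathbb{R}^d$ is $\min(n,m-1)$: it is $n$ if $n<m$, and $n-1$ if $n=m$.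

Theorem 2 uses the known negative result for $n<m$; Theorem 1 does not.

## 2. Two points and two points on a line

Take $n=2$, so we work in $\mathbb{R}^1$. Let $M\in O$ have entries $0,1,2,3$, and let $\varepsilon=\frac1{10}$. We try to make the distances exactly $1+\varepsilon M_{ij}$. Put
$$x_1=1+\varepsilon M_{11},\qquad y_1=0,\qquad y_2=\varepsilon(M_{11}-M_{12}),$$
so that $|x_1-y_j|=x_1-y_j=1+\varepsilon M_{1j}$. For $x_2$ there are two choices.

If $x_2=1+\varepsilon M_{21}$, then $|x_2-y_1|=1+\varepsilon M_{21}$ and $|x_2-y_2|=1+\varepsilon(M_{21}-M_{11}+M_{12})$. This is $1+\varepsilon M_{22}$ exactly when $M_{22}-M_{21}=M_{12}-M_{11}$. If $x_2=-(1+\varepsilon M_{21})$, then $|x_2-y_2|=y_2-x_2=1+\varepsilon(M_{21}+M_{11}-M_{12})$, and this is $1+\varepsilon M_{22}$ exactly when $M_{22}-M_{21}=-(M_{12}-M_{11})$.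

So the construction works when the two rows have equal gaps: $|M_{11}-M_{12}|=|M_{21}-M_{22}|$. The other two distances do no harm. In all cases $|y_1-y_2|$ lies in $[0.1,0.3]$, while the four distances between $X$ and $Y$ lie in $[1,1.3]$. On opposite sides, $|x_1-x_2|\ge2$. On the same side, $|y_1-y_2|=\varepsilon|g|$ and $|x_1-x_2|=\varepsilon|h|\le0.3$ with $g=M_{12}-M_{11}$, $h=M_{21}-M_{11}$, both nonzero. Here $h=g$ would give $M_{12}=M_{21}$, and $h=-g$ would give $M_{22}=M_{21}+g=M_{11}$, so $|h|\ne|g|$.

When can the row gaps be equal? Call the four cells, in increasing order, $a,b,c,d$. The rows split them into two pairs, in one of three ways: $ab|cd$, $ac|bd$, or $ad|bc$. With values $0,1,2,3$ the gaps are $1,1$ in the first case and $2,2$ in the second. In the nested case $ad|bc$ the gap of the outer pair always exceeds that of the inner pair, for every $M\in O$.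

But the columns split the cells into pairs in a *different* way than the rows do. So at most one of the two splittings is nested. If it is the row splitting, we exchange $X$ and $Y$. This proves the realizability claim for $n=2$. The order (1) is a case where the exchange is needed: row $1$ is $\{a,d\}$ and row $2$ is $\{b,c\}$. The realization given for (1) above does have $X$ near $0$ and $Y$ near $\pm1$.

The general proof has the same outline. One construction works unless the rows are bad. Its mirror image works unless the columns are bad. Rows and columns are never bad at once.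

## 3. Points near the unit sphere and the relation this forces

Let the $y_j$ be tiny and the $x_i$ near unit vectors. To first order, a squared distance is then linear in the displacement, and we can hope to prescribe a matrix $M\in O$. We first dispose of the requirement that *all* distances be distinct.

**Lemma 3 (general position).** Let $d\ge1$ and suppose points $x_1,\dots,x_n,y_1,\dots,y_m\in\mathbb{R}^d$ satisfy $|x_i-y_j|<|x_k-y_l|$ whenever $(i,j)\prec(k,l)$. Then an arbitrarily small perturbation of the points realizes $\prec$.

*Proof.* The finitely many strict inequalities persist under small perturbations. Since $\prec$ is total, they give the "if and only if". For two different unordered pairs $\{p,q\}\ne\{r,s\}$ of the points, some point of the first pair, say $p$, is not in the second. As a polynomial in the first coordinate of $p$, the expression $|p-q|^2-|r-s|^2$ has leading coefficient $1$ in degree $2$, so it is not the zero polynomial in the coordinates. The same holds for $|p-q|^2$. The product of these finitely many polynomials is a nonzero polynomial, so its zero set has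 empty interior. We can therefore move the points by an arbitrarily small amount to a place where none of them vanishes. $\square$

*In $\mathbb{R}^n$ this is easy.* Let $M$ be any $n\times m$ matrix with entries ordered by $\prec$, and put $x_i=e_i$ (the standard basis) and $y_j=-\frac\varepsilon2(M_{1j},\dots,M_{nj})$. Then
$$|x_i-y_j|^2=1-2e_i\cdot y_j+|y_j|^2=1+\varepsilon M_{ij}+O(\varepsilon^2).\tag{2}$$
If $M_{ij}<M_{kl}$, then the squared distances differ by $\varepsilon(M_{kl}-M_{ij})+O(\varepsilon^2)>0$ for small $\varepsilon>0$. Only finitely many pairs of cells occur, so one $\varepsilon$ serves all of them, and Lemma 3 finishes. But this uses one dimension too many.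

*In $\mathbb{R}^{n-1}$ a relation appears.* Take unit vectors $u_1,\dots,u_n\in\mathbb{R}^{n-1}$, real numbers $a_i$ and vectors $z_j$, and put
$$x_i=\left(1+\tfrac\varepsilon2a_i\right)u_i,\qquad y_j=\varepsilon z_j.$$
Then
$$|x_i-y_j|^2=1+\varepsilon(a_i-2u_i\cdot z_j)+O(\varepsilon^2).\tag{3}$$
We want $a_i-2u_i\cdot z_j=M_{ij}$ for some $M\in O$. The $u_i$ are linearly dependent: $\sum_i\lambda_iu_i=0$ for some $\lambda\ne0$. Hence $\sum_i\lambda_i(a_i-M_{ij})=0$ for each $j$, so $\sum_i\lambda_iM_{ij}$ must not depend on $j$. This suggests a definition. Let $\mathbf{1}$ be the all-ones column vector.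

**Definition (the space $K(M)$).** For $M\in\mathbb{R}^{n\times n}$ let
$$K(M)=\{\lambda\in\mathbb{R}^n:\ \lambda^TM\in\mathbb{R}\mathbf{1}^T\}.$$

Equivalently, $\sum_i\lambda_i(M_{ij}-M_{in})=0$ for $j=1,\dots,n-1$. These are $n-1$ linear equations in $n$ unknowns, so $\dim K(M)\ge1$ always.

*Example.* For $n=2$ the condition reads $\lambda_1(M_{12}-M_{11})+\lambda_2(M_{22}-M_{21})=0$. If the gaps are not both $0$, then $K(M)$ is spanned by $(M_{22}-M_{21},\,-(M_{12}-M_{11}))$.

*First try: the regular simplex.* Let the $u_i$ be the vertices of a regular simplex centered at $0$. The relation is $\lambda=\mathbf{1}$, and we need $M\in O$ with all column sums equal. Sometimes this is available. The matrix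
$$\begin{pmatrix}2&7&6\\9&5&1\\4&3&8\end{pmatrix}$$
has all column sums $15$. With $a_i=5$ we need $2u_i\cdot z_j=5-M_{ij}$, and $z_j=\frac13\sum_i(5-M_{ij})u_i$ does it. Indeed $u_i\cdot u_k=-\frac12$ for $i\ne k$ and $\sum_k(5-M_{kj})=0$, so $2u_i\cdot z_j=\frac23\left[(5-M_{ij})+\frac12(5-M_{ij})\right]=5-M_{ij}$. So the order of this matrix is realizable in the plane.

*Where it stops.* Take the order of
$$M=\begin{pmatrix}1&2&3\\4&5&6\\7&8&9\end{pmatrix}.$$
Every matrix in its $O$ has $M_{i1}<M_{i2}$ for all $i$, so its column sums are never equal. More generally, no $\lambda$ with all $\lambda_i>0$ lies in $K(M)$. We must let the configuration of unit vectors, and hence $\lambda$, depend on the order.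

*How much freedom is there?* If $\sum\lambda_iu_i=0$ with $|u_i|=1$, then $|\lambda_i|=\left|\sum_{k\ne i}\lambda_ku_k\right|\le\sum_{k\ne i}|\lambda_k|$. So the $|\lambda_i|$ must satisfy the polygon inequalities.

**Definition (balanced vectors, the cones $D_i$).** A vector $\lambda\in\mathbb{R}^n\setminus\{0\}$ is *balanced* if

* for $n\ge3$: $|\lambda_i|<\sum_{k\ne i}|\lambda_k|$ for all $i$;
* for $n=2$: $|\lambda_1|=|\lambda_2|$ (which is then nonzero).

For $n\ge2$ put $D_i=\{\lambda\in\mathbb{R}^n:|\lambda_i|>\sum_{k\ne i}|\lambda_k|\}$.

*Example.* For $n=3$, the vector $(1.1,-2,1.1)$ is balanced, $(1,-3,1)\in D_2$, and $(1,-2,1)$ is neither. Each $D_i$ is open and closed under nonzero scaling. They are disjoint, since $\lambda\in D_i\cap D_k$ with $i\ne k$ would give $|\lambda_i|>|\lambda_k|>|\lambda_i|$.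

In the $3\times3$ example above, $(1,-2,1)\in K(M)$ is on the boundary. Multiply the middle row by $1.1$: the matrix
$$M'=\begin{pmatrix}1&2&3\\4.4&5.5&6.6\\7&8&9\end{pmatrix}$$
is still in $O$, and $(1.1,-2,1.1)^TM'=(8.8-8.8,\ 11-11,\ 13.2-13.2)=0$. So a balanced vector is available after a nudge.

**Definition (dominating row and column).** Row $i$ *dominates* $\prec$ if $K(M)\setminus\{0\}\subset D_i$ for all $M\in O(\prec)$. Column $j$ *dominates* $\prec$ if row $j$ dominates $\prec^T$. Since $\mu\in K(M^T)$ means $M\mu\in\mathbb{R}\mathbf{1}$, this says: for all $M\in O$, every $\mu\ne0$ with $M\mu\in\mathbb{R}\mathbf{1}$ satisfies $|\mu_j|>\sum_{l\ne j}|\mu_l|$.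

*Example.* For the order (1), $M_{12}-M_{11}>M_{22}-M_{21}>0$ for all $M\in O$. By the formula for $n=2$, $K(M)$ is spanned by a vector with $|\lambda_2|>|\lambda_1|$. So row $2$ dominates. No column dominates: $\begin{pmatrix}0&3\\1&2\end{pmatrix}\begin{pmatrix}1\\1\end{pmatrix}=\begin{pmatrix}3\\3\end{pmatrix}$.

A dominating row is exactly the kind of obstruction that defeats (3). The relation $\lambda$ among the unit vectors would have to lie in $K(M)$ and satisfy the polygon inequalities, but every nonzero vector of $K(M)$ violates one. The way past is to show three things: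

1. a balanced $\lambda\in K(M)$ with $M\in O$ gives a realization (Section 4);
2. if there is none, then a single row dominates, the same one for all $M\in O$ (Section 5);
3. a dominating row and a dominating column cannot coexist (Section 6).

Then either the construction or its mirror image works.

## 4. Balanced relations give realizations

**Lemma 4 (perturbation).** Let $M\in O$ and $\lambda\in K(M)\setminus\{0\}$. For every $\lambda'$ sufficiently close to $\lambda$ there is $M'\in O$ with $\lambda'\in K(M')$.

The purpose is to move $\lambda$ freely; one row of $M$ absorbs the error.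

*Proof.* Say $\lambda^TM=c\mathbf{1}^T$ and $\lambda_i\ne0$. For $\lambda'$ close to $\lambda$ we have $\lambda'_i\ne0$. Put
$$M'=M+e_i\delta^T,\qquad \delta^T=\frac{c\mathbf{1}^T-\lambda'^TM}{\lambda'_i}.$$
Then $\lambda'^TM'=\lambda'^TM+\lambda'_i\delta^T=c\mathbf{1}^T$, so $\lambda'\in K(M')$. As $\lambda'\to\lambda$, the numerator tends to $c\mathbf{1}^T-\lambda^TM=0$, so $\delta\to0$. Since $O$ is open, $M'\in O$ once $\lambda'$ is close enough to $\lambda$. $\square$

**Lemma 5 (spanning polygons).** If $\lambda\in\mathbb{R}^n$, $n\ge2$, is balanced with all $\lambda_i\ne0$, there are unit vectors $u_1,\dots,u_n$ spanning $\mathbb{R}^{n-1}$ with $\sum_i\lambda_iu_i=0$.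

The purpose is to find unit vectors with the prescribed relation *and no other*. The spanning is what rules out other relations.

*Proof.* If $n=2$, take $u_1=1$ and $u_2=-\lambda_1/\lambda_2=\pm1$.

Let $n\ge3$ and $\ell_i=|\lambda_i|>0$. It suffices to find vectors $w_i$ with $|w_i|=\ell_i$ and $\sum w_i=0$ that span $\mathbb{R}^{n-1}$; then $u_i=w_i/\lambda_i$ are as required. We use induction on $n$, for all positive $\ell_1,\dots,\ell_n$ satisfying the strict polygon inequalities.

For $n=3$, the strict inequalities give a nondegenerate triangle with sides $\ell_1,\ell_2,\ell_3$. Its side vectors, taken cyclically, sum to $0$ and span the plane.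

For $n\ge4$, order $\ell_1\ge\dots\ge\ell_n$. We replace the last two sides by a single side $\ell'$, slightly shorter than $\ell_{n-1}+\ell_n$. Both $|\ell_{n-1}-\ell_n|<\ell_{n-1}+\ell_n$ and $\ell_1<\ell_2+\dots+\ell_n$ are strict, so we can choose $\ell'<\ell_{n-1}+\ell_n$ with
$$\ell'>|\ell_{n-1}-\ell_n|\quad\text{and}\quad \ell_1<\ell_2+\dots+\ell_{n-2}+\ell'.$$
The $n-1$ positive numbers $\ell_1,\dots,\ell_{n-2},\ell'$ satisfy the strict polygon inequalities:

* for $\ell_1$, by the choice of $\ell'$;
* for $\ell_i$ with $2\le i\le n-2$, because $\ell_i\le\ell_1<\ell_1+\ell'$;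
* for $\ell'$, because $\ell'<\ell_{n-1}+\ell_n\le\ell_1+\ell_2\le\ell_1+\dots+\ell_{n-2}$, using $n-2\ge2$.

By induction there are vectors $w_1,\dots,w_{n-2},w'$ with these lengths and sum $0$, spanning $\mathbb{R}^{n-2}\subset\mathbb{R}^{n-1}$. Let $e$ be a unit vector orthogonal to $\mathbb{R}^{n-2}$. The numbers $\ell',\ell_{n-1},\ell_n$ satisfy the strict triangle inequalities. So in the plane spanned by $w'$ and $e$ we can erect a nondegenerate triangle on the side $w'$: that is, $w'=w_{n-1}+w_n$ with $|w_{n-1}|=\ell_{n-1}$, $|w_n|=\ell_n$ and $w_{n-1}\notin\mathbb{R}w'$. Now $w_1+\dots+w_n=0$. The span of $w_1,\dots,w_n$ contains $w_1,\dots,w_{n-2},w'$, hence $\mathbb{R}^{n-2}$. It also contains $w_{n-1}$. The plane of $w'$ and $e$ meets $\mathbb{R}^{n-2}$ only in $\mathbb{R}w'$, so $w_{n-1}\notin\mathbb{R}^{n-2}$. Hence the span is $\mathbb{R}^{n-1}$. $\square$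

**Proposition 6.** If some $M\in O$ has a balanced $\lambda\in K(M)$, then $\prec$ is realizable in $\mathbb{R}^{n-1}$, with $Y$ in an arbitrarily small ball about $0$ and $X$ arbitrarily near the unit sphere.

*Proof.* **Making all coordinates nonzero.** This is needed for Lemma 5. If $n=2$, both $\lambda_i$ are nonzero by definition. If $n\ge3$, being balanced is an open condition. Choose $\lambda'$ close to $\lambda$, balanced, with all coordinates nonzero. By Lemma 4, for $\lambda'$ close enough, $\lambda'\in K(M')$ for some $M'\in O$. Replace $(M,\lambda)$ by $(M',\lambda')$.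

**Solving for the $z_j$.** Take $u_1,\dots,u_n$ from Lemma 5. The map $z\mapsto(u_i\cdot z)_i$ from $\mathbb{R}^{n-1}$ to $\mathbb{R}^n$ is injective, because the $u_i$ span. Its image has dimension $n-1$ and is contained in $\lambda^\perp$, because $\sum\lambda_i(u_i\cdot z)=0$. So the image is exactly $\lambda^\perp$. Let $\lambda^TM=c\mathbf{1}^T$ and choose $a\in\mathbb{R}^n$ with $\sum_i\lambda_ia_i=c$, which is possible as $\lambda\ne0$. For each $j$,
$$\sum_i\lambda_i(a_i-M_{ij})=c-c=0,$$
so $(a_i-M_{ij})_i\in\lambda^\perp$ and there is $z_j\in\mathbb{R}^{n-1}$ with $2u_i\cdot z_j=a_i-M_{ij}$ for all $i$.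

**Reading off the order.** Put $x_i=(1+\frac\varepsilon2a_i)u_i$ and $y_j=\varepsilon z_j$. Then
$$|x_i-y_j|^2=\left(1+\tfrac\varepsilon2a_i\right)^2-2\varepsilon\left(1+\tfrac\varepsilon2a_i\right)u_i\cdot z_j+\varepsilon^2|z_j|^2=1+\varepsilon M_{ij}+O(\varepsilon^2).$$
The entries of $M$ are distinct. As after (2), for small $\varepsilon>0$ the distances $|x_i-y_j|$ are ordered by $\prec$. As $\varepsilon\to0$ we have $y_j\to0$ and $x_i\to u_i$, so for small $\varepsilon$ the set $Y$ is in as small a ball, and $X$ as near the unit sphere, as we like. Since $n-1\ge1$, Lemma 3 makes all points and all distances distinct by an arbitrarily small perturbation that keeps the order. $\square$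

## 5. Without balanced relations a single row dominates

**Proposition 7.** If no $M\in O$ has a balanced $\lambda\in K(M)$, then some row dominates $\prec$.

The difficulty is that the index $i$ with $\lambda\in D_i$ might vary with $M$, or with $\lambda$. Connectedness forbids this.

*Proof.* Let
$$Z=\{(M,[\lambda]):M\in O,\ \lambda\in K(M)\setminus\{0\}\}\subset O\times\mathbb{RP}^{n-1}.$$

**$Z$ is connected.** The equations $\sum_i\lambda_i(M_{ij}-M_{in})=0$ are continuous in $(M,\lambda)$ and homogeneous in $\lambda$, so $Z$ is closed in $O\times\mathbb{RP}^{n-1}$. The projection $\pi:Z\to O$ is a closed map. Indeed, let $A\subset Z$ be closed and let $(M_r,[\lambda_r])\in A$ with $M_r\to M\in O$. By compactness of $\mathbb{RP}^{n-1}$ a subsequence of $[\lambda_r]$ converges to some $[\lambda]$, and $(M,[\lambda])\in A$, so $M\in\pi(A)$. The fibers of $\pi$ are the projective spaces $\mathbb{P}(K(M))$, which are nonempty, since $\dim K(M)\ge1$, and connected.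

Suppose $Z=A\sqcup B$ with $A,B$ nonempty and closed in $Z$. Each fiber is connected, so it lies entirely in $A$ or entirely in $B$. Hence $\pi(A)$ and $\pi(B)$ are disjoint. They are nonempty, closed in $O$, and cover $O$. This contradicts the connectedness of $O$.

**Every $\lambda$ that occurs lies in some $D_i$.** Here we exclude the boundary cases. Let $(M,[\lambda])\in Z$. By hypothesis $\lambda$ is not balanced.

For $n=2$ this means $|\lambda_1|\ne|\lambda_2|$, so $\lambda\in D_1\cup D_2$.

Let $n\ge3$ and suppose $\lambda$ is in no $D_i$. As $\lambda$ is not balanced, there is $i$ with $|\lambda_i|\ge\sum_{k\ne i}|\lambda_k|$, and as $\lambda\notin D_i$, equality holds. For small $\varepsilon>0$ let $\lambda'$ be obtained from $\lambda$ by increasing $|\lambda_i|$ by $\varepsilon/2$ and every $|\lambda_k|$ with $k\ne i$ by $\varepsilon$, keeping signs and choosing arbitrary signs where a coordinate is zero. Then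
$$|\lambda'_i|=|\lambda_i|+\tfrac\varepsilon2<|\lambda_i|+(n-1)\varepsilon=\sum_{k\ne i}|\lambda'_k|.$$
For $k\ne i$ we have $|\lambda_k|\le|\lambda_i|$, and so, as $n-2\ge1$,
$$|\lambda'_k|=|\lambda_k|+\varepsilon\le|\lambda_i|+\varepsilon<|\lambda_i|+\tfrac\varepsilon2+(n-2)\varepsilon\le|\lambda'_i|+\sum_{l\ne i,k}|\lambda'_l|=\sum_{l\ne k}|\lambda'_l|.$$
So $\lambda'$ is balanced. By Lemma 4, for small $\varepsilon$ it lies in $K(M')$ for some $M'\in O$. This contradicts the hypothesis.

**One index for all.** The sets $\{(M,[\lambda])\in Z:\lambda\in D_i\}$, $i=1,\dots,n$, are open in $Z$ and disjoint, and we have just seen that they cover $Z$. Since $Z$ is connected and nonempty, it equals one of them. That is the statement that row $i$ dominates. $\square$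

## 6. Dominating rows, dominating columns and degenerate matrices

Suppose a row and a column both dominate. Domination gives an inequality for *every* $M\in O$, so we may choose convenient test matrices. The most convenient ones have many equal entries. They are limits of matrices in $O$, and the inequalities survive in weak form. The next lemma records what survives.

Call a matrix $N\in\mathbb{R}^{n\times n}$ *weakly monotone* if $N_{il}\le N_{kj}$ whenever $(i,l)\prec(k,j)$. For instance, for the order (1) the matrix $\begin{pmatrix}0&1\\0&1\end{pmatrix}$ is weakly monotone.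

In this section the index $k$ (for rows) and the index $j$ (for columns) in sums and statements run over $\{2,\dots,n\}$ unless we say otherwise. For vectors $\alpha=(\alpha_k)_{k\ge2}$ and $\beta=(\beta_j)_{j\ge2}$ put $A=\sum_k\alpha_k$ and $B=\sum_j\beta_j$.

**Lemma 8 (limits).** Suppose row $1$ and column $1$ dominate $\prec$, and let $N$ be weakly monotone. Then there are $\alpha,\beta\in\mathbb{R}^{n-1}$ and $C,C'\in\mathbb{R}$ with
$$\sum_k|\alpha_k|\le1,\qquad\sum_j|\beta_j|\le1,\qquad CC'\ge0,\qquad C(1-B)=C'(1-A),\tag{4}$$
$$(1,-\alpha)^TN=C\mathbf{1}^T,\qquad N(1,-\beta)=C'\mathbf{1}.\tag{5}$$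

*Proof.* **Inside $O$.** Let $M\in O$. Take nonzero $\lambda\in K(M)$ and nonzero $\mu$ with $M\mu\in\mathbb{R}\mathbf{1}$; both exist. By domination $|\lambda_1|>\sum_k|\lambda_k|$ and $|\mu_1|>\sum_j|\mu_j|$. In particular $\lambda_1,\mu_1\ne0$, and we normalize $\lambda=(1,-\alpha)$, $\mu=(1,-\beta)$. Then
$$\sum_k|\alpha_k|<1,\qquad\sum_j|\beta_j|<1,\qquad\lambda^TM=C\mathbf{1}^T,\qquad M\mu=C'\mathbf{1}$$
for some $C,C'$. Compute $\lambda^TM\mu$ in two ways: it is $C\mathbf{1}^T\mu=C(1-B)$, and it is $\lambda^T\mathbf{1}\,C'=C'(1-A)$. Hence $C(1-B)=C'(1-A)$. Since $1-A>0$ and $1-B>0$, the numbers $C$ and $C'$ have the same sign or both vanish, so $CC'\ge0$.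

**Passing to the limit.** Fix $M\in O$. If $(i,l)\prec(k,j)$, then $N_{il}\le N_{kj}$ and $M_{il}<M_{kj}$, so $N+\frac1rM\in O$ for every integer $r\ge1$. Apply the first part to these matrices. The resulting $\alpha,\beta$ are bounded, and so are $C,C'$, because $C\mathbf{1}^T=\lambda^T(N+\frac1rM)$ and $C'\mathbf{1}=(N+\frac1rM)\mu$. Pass to a convergent subsequence. All the relations persist, the strict inequalities as weak ones. $\square$

**Proposition 9.** No total order on $[n]\times[n]$, $n\ge2$, has both a dominating row and a dominating column.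

*Proof.* Suppose one has both. Permuting the rows of the grid permutes the coordinates of the vectors $\lambda$, and permuting the columns permutes those of the vectors $\mu$. So we may relabel so that row $1$ and column $1$ dominate. This hypothesis is preserved by transposing the order, by definition. It is also preserved by reversing the order: $O$ becomes $-O$, and $K(-M)=K(M)$, and likewise for columns.

**Step (a): the cell $(1,1)$ is extreme in its row and in its column.** This step shows that, after possibly reversing and transposing, $(1,1)\prec(1,j)$ and $(1,1)\prec(k,1)$ for all $j,k\ge2$.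

Let $S_{il}=-1,0,1$ according as $(i,l)\prec(1,1)$, $(i,l)=(1,1)$, or $(1,1)\prec(i,l)$. This matrix is weakly monotone. Its $(1,1)$ entry is $0$ and all other entries are $\pm1$. Write $\tau_j=S_{1j}$ and $\sigma_k=S_{k1}$. Take $\alpha,\beta,C,C'$ from Lemma 8 with $N=S$. Written out entry by entry, (5) says
$$\tau_j=C+\sum_k\alpha_kS_{kj},\qquad 0=C+\sum_k\alpha_k\sigma_k,\tag{6}$$
$$\sigma_k=C'+\sum_j\beta_jS_{kj},\qquad 0=C'+\sum_j\beta_j\tau_j,\tag{7}$$
where the first equation of (6) holds for every $j\ge2$ and the first equation of (7) for every $k\ge2$.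

*Case $C=C'=0$.* By (6), for every $j$,
$$1=|\tau_j|=\left|\sum_k\alpha_kS_{kj}\right|\le\sum_k|\alpha_k|\le1.$$
So equality holds throughout. Hence $\sum_k|\alpha_k|=1$, and every nonzero term $\alpha_kS_{kj}$ has the sign $\tau_j$. Since $S_{kj}=\pm1$, this means
$$S_{kj}=\operatorname{sgn}(\alpha_k)\,\tau_j\quad\text{for all }j,\text{ whenever }\alpha_k\ne0.$$
In the same way (7) gives $\sum_j|\beta_j|=1$, so $\beta\ne0$, and
$$S_{kj}=\operatorname{sgn}(\beta_j)\,\sigma_k\quad\text{for all }k,\text{ whenever }\beta_j\ne0.$$
Fix $j_0$ with $\beta_{j_0}\ne0$. For every $k$ with $\alpha_k\ne0$, comparing the two expressions for $S_{kj_0}$ gives $\operatorname{sgn}(\alpha_k)\tau_{j_0}=\operatorname{sgn}(\beta_{j_0})\sigma_k$. Multiply by $\operatorname{sgn}(\alpha_k)\operatorname{sgn}(\beta_{j_0})$: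
$$\operatorname{sgn}(\alpha_k)\sigma_k=\operatorname{sgn}(\beta_{j_0})\tau_{j_0}=:\rho\in\{1,-1\},$$
which does not depend on $k$. Therefore
$$\sum_k\alpha_k\sigma_k=\sum_k|\alpha_k|\operatorname{sgn}(\alpha_k)\sigma_k=\rho\sum_k|\alpha_k|=\rho\ne0.$$
This contradicts the second equation of (6), where $C=0$.

*Case $(C,C')\ne(0,0)$.* Reversing the order replaces $(S,\alpha,\beta,C,C')$ by $(-S,\alpha,\beta,-C,-C')$, and transposing replaces it by $(S^T,\beta,\alpha,C',C)$. All of (4)–(7) remain valid, with (6) and (7) exchanged in the second case. Since $CC'\ge0$, reversing if necessary makes $C,C'\ge0$, and then transposing if necessary makes $C>0$, $C'\ge0$. By (6),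
$$\tau_j\ge C-\sum_k|\alpha_k|\ge C-1>-1,$$
so $\tau_j=1$ for all $j$. If $C'=0$, then $C(1-B)=C'(1-A)=0$ gives $B=1$. Together with $\sum_j|\beta_j|\le1$ this forces all $\beta_j\ge0$ and $\sum_j\beta_j=1$. The second equation of (7) then reads $0=0+\sum_j\beta_j=1$, a contradiction. So $C'>0$, and (7) gives $\sigma_k\ge C'-1>-1$, that is, $\sigma_k=1$ for all $k$.

So $\tau_j=\sigma_k=1$ for all $j,k\ge2$, which is the claim of Step (a).

**Step (b): a three-valued matrix gives the contradiction.** The aim is a weakly monotone $N$ in which row $1$ makes a jump too large to be compensated by the other rows with weights $\sum_k|\alpha_k|\le1$.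

Let $P$ be the $\prec$-largest element of $\{(1,j)\}_{j\ge2}\cup\{(k,1)\}_{k\ge2}$. The conclusion of Step (a) is symmetric under transposition, so, transposing if necessary, we may assume $P=(1,j)$ for some $j\ge2$. Keep this $j$ fixed. Define
$$N_{il}=\begin{cases}0&\text{if }(i,l)\preceq(1,1),\\1&\text{if }(1,1)\prec(i,l)\prec(1,j),\\2&\text{if }(1,j)\preceq(i,l).\end{cases}$$
This is weakly monotone. Take $\alpha$ and $C$ from Lemma 8 for this $N$, and subtract the first column from the $j$-th column in $(1,-\alpha)^TN=C\mathbf{1}^T$:
$$N_{1j}-N_{11}=\sum_{k\ge2}\alpha_k(N_{kj}-N_{k1}).\tag{8}$$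
The left side is $2-0=2$. On the right, for every $k\ge2$, Step (a) and the choice of $P$ give $(1,1)\prec(k,1)\prec(1,j)$. So $N_{k1}=1$, and since $N_{kj}\in\{0,1,2\}$, $|N_{kj}-N_{k1}|\le1$. Hence the right side of (8) is at most $\sum_k|\alpha_k|\le1$. This is a contradiction. $\square$

## 7. Proof of Theorem 1

Let $\prec$ be a total order on $[n]\times[n]$, $n\ge2$, and let $\eta>0$. By Proposition 9, either no row of $\prec$ dominates or no column dominates.

**If no row dominates.** By the contrapositive of Proposition 7, some $M\in O$ has a balanced $\lambda\in K(M)$. Proposition 6 realizes $\prec$ in $\mathbb{R}^{n-1}$ with $Y$ in the ball of radius $\eta$ about $0$ and $X$ within $\eta$ of the unit sphere.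

**If no column dominates.** Then no row dominates $\prec^T$. The first case applies to $\prec^T$, and exchanging the two point sets gives a realization of $\prec$, now with $X$ in the small ball and $Y$ near the sphere.

**The distances.** In both cases one of $x_i,y_j$ has norm in $[1-\eta,1+\eta]$ and the other has norm at most $\eta$. By the triangle inequality $|x_i-y_j|\in[1-2\eta,1+2\eta]$. $\blacksquare$

## 8. Proof of Theorem 2: the least dimension for $n\le m$

If an order is realizable in $\mathbb{R}^d$, it is realizable in $\mathbb{R}^{d'}$ for every $d'\ge d$, since $\mathbb{R}^d\subset\mathbb{R}^{d'}$ isometrically. So for each $(n,m)$ it is enough to show that all orders are realizable in the claimed dimension and that some order is not realizable in the dimension one lower.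

**Case $n<m$.** Here $\min(n,m-1)=n$. *Upper bound.* Let $M\in\mathbb{R}^{n\times m}$ have entries ordered by $\prec$. The points $x_i=e_i$, $y_j=-\frac\varepsilon2(M_{1j},\dots,M_{nj})$ in $\mathbb{R}^n$ satisfy (2), so for small $\varepsilon>0$ the distances $|x_i-y_j|$ are ordered by $\prec$. Lemma 3, with $d=n\ge1$, then gives a realization. *Lower bound.* By the known negative result for $n<m$, some order on $[n]\times[m]$ is not realizable in $\mathbb{R}^{n-1}$.

**Case $n=m\ge2$.** Here $\min(n,m-1)=n-1$. *Upper bound.* This is Theorem 1. *Lower bound.* Apply the known negative result to the sizes $n-1<n$: some order on $[n-1]\times[n]$ is not realizable in $\mathbb{R}^{n-2}$. Extend it to a total order on $[n]\times[n]$, for instance by placing the cells $(n,1),\dots,(n,n)$ after all others. If the extension were realizable in $\mathbb{R}^{n-2}$, deleting $x_n$ would leave $2n-1$ distinct points with distinct pairwise distances that realize the original order in $\mathbb{R}^{n-2}$. This is impossible. $\blacksquare$
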